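\title{Self-converse mixed graphs determined by their generalized Hermitian spectrum}

\begin{abstract}
Let $G$ be a self-converse mixed graph of order $n$ with Hermitian adjacency matrix $A$ and walk matrix $W=[e,Ae,\dots,A^{n-1}e]$. Then $\det W=2^{\lfloor n/2\rfloor}\varepsilon m$ with $\varepsilon\in\{1,i\}$ and $m\in\mathbb Z$. We prove the conjecture that if the norm of no Gaussian prime divides $2^{-\lfloor n/2\rfloor}\det W$, then $G$ is determined among all mixed graphs by the spectra of $A$ and $J-I-A$. More generally, if $m$ is odd and squarefree with $s$ prime factors congruent to $1$ modulo $4$, then the number of isomorphism classes of mixed graphs with the same two spectra as $G$ is odd and at most $3^s$, and only the class of $G$ is self-converse. The proof attaches to each cospectral graph a self-dual lattice over $\mathbb Z[i]$ and determines this lattice one prime at a time.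
\end{abstract}

\section{Introduction}\label{sec:intro}

A \emph{mixed graph} $G$ on the vertex set $\{1,\dots,n\}$ is obtained from a simple graph by orienting some of its edges, possibly none or all. The edges left unoriented are \emph{undirected edges}, the oriented ones are \emph{arcs}. The \emph{Hermitian adjacency matrix} $A=A(G)=(a_{jl})$ has $a_{jl}=1$ if $jl$ is an undirected edge, $a_{jl}=i$ and $a_{lj}=-i$ if there is an arc from $j$ to $l$, and $a_{jl}=0$ otherwise; here $i=\sqrt{-1}$. Two mixed graphs $G,H$ are isomorphic exactly when $A(H)=Q^TA(G)Q$ for a permutation matrix $Q$.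

The spectrum of $A$ alone cannot tell an undirected edge from an arc: on two vertices both have eigenvalues $\pm1$. One therefore adds the spectrum of $J-I-A$, where $J$ is the all-ones matrix and $I$ the identity matrix. If $G$ has no arcs, this is the adjacency matrix of the complement. It is zero for the single edge and has eigenvalues $\pm\sqrt2$ for the single arc. We call mixed graphs $G,H$ of order $n$ \emph{cospectral} if $A(G)$ and $A(H)$ have the same spectrum and $J-I-A(G)$ and $J-I-A(H)$ have the same spectrum; the word always refers to this \emph{generalized Hermitian spectrum}. A mixed graph $G$ is \emph{strongly determined by its generalized Hermitian spectrum}, abbreviated SHDGS, if every mixed graph cospectral with $G$ is isomorphic to $G$.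

One obstruction is immediate. The \emph{converse} of $G$, obtained by reversing every arc, has matrix $\bar A=A^T$, and $J-I-A^T=(J-I-A)^T$. So every mixed graph is cospectral with its converse, and an SHDGS graph must be \emph{self-converse}, that is, isomorphic to its converse. Which self-converse graphs are SHDGS?

Let $e$ be the all-ones vector and let
\[
W=W(G)=[e,Ae,\dots,A^{n-1}e]
\]
be the \emph{walk matrix}. The $j$-th entry of $A^ke$ is the sum, over the walks of length $k$ that start at $j$, of $i^{\,f-b}$, where $f$ and $b$ count the arcs traversed forward and backward. Suppose $\det W(G)\neq0$ and let $H$ be cospectral with $G$. We shall see that $U=W(G)W(H)^{-1}$ is a unitary matrix over $\mathbb Q(i)$ with $Ue=e$ and $U^*A(G)U=A(H)$, and that $H\cong G$ as soon as the entries of $U$ are Gaussian integers. Since $U^*=W(H)W(G)^{-1}$, the denominators of $U^*$ divide $\det W(G)$. If $\det W(G)$ were a unit we would be done, but $\det W(G)$ is always divisible by $2^{\lfloor n/2\rfloor}$. One is led to guess that $G$ is SHDGS when the remaining factor $2^{-\lfloor n/2\rfloor}\det W$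 leaves no room for a denominator. Call a Gaussian integer \emph{norm-free} if it is not divisible by the norm $N(\rho)=\rho\bar\rho$ of any Gaussian prime $\rho$. The conjecture posed in \cite{source} is that norm-freeness suffices. We prove it.

\begin{theorem}\label{thm:main}
Let $G$ be a self-converse mixed graph of order $n$ with walk matrix $W$. If $2^{-\lfloor n/2\rfloor}\det W$ is norm-free in $\mathbb Z[i]$, then $G$ is SHDGS.
\end{theorem}

For self-converse $G$ one has $2^{-\lfloor n/2\rfloor}\det W=\varepsilon m$ with $\varepsilon\in\{1,i\}$ and $m\in\mathbb Z$ (Lemma~\ref{lem:m}). Theorem~\ref{thm:main} is a special case of the following statement, which also allows prime factors $p\equiv1\pmod4$ in $m$.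

\begin{theorem}\label{thm:strong}
Let $G$ be a self-converse mixed graph with $m$ odd and squarefree, and let $s$ be the number of primes $p\equiv1\pmod 4$ dividing $m$.
\begin{enumerate}
\item[(1)] At most $3^s$ isomorphism classes of mixed graphs, including that of $G$, are cospectral with $G$, and their number is odd.
\item[(2)] If $H$ is cospectral with $G$ and $\det W(H)$, $\det W(G)$ are associates in $\mathbb Z[i]$, then $H\cong G$.
\item[(3)] Every self-converse mixed graph $H$ cospectral with $G$ is isomorphic to $G$.
\end{enumerate}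
\end{theorem}

The proof replaces the matrix $U$ by the lattice $U\mathbb Z[i]^n$, which is self-dual, stable under $A$ and contains $e$. It determines $H$ up to isomorphism and is itself determined by its localizations at the rational primes $p$ (Section~\ref{sec:lattices}). So it suffices to count, for each $p$, the possible localizations. At an odd prime dividing $m$ they correspond to ideals of a finite ring of order $p^4$, and there are one or three candidates according as $p\equiv3$ or $1\pmod 4$ (Section~\ref{sec:odd}). At $p=2$ counting does not suffice, and two congruences, which record that $e$ is the all-ones vector and that the diagonal of $A(H)$ vanishes, single out one lattice (Section~\ref{sec:two}). Section~\ref{sec:example} shows both phenomena on $2\times2$ matrices.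

\section{Walk numbers and the integer $m$}\label{sec:walk}

Throughout, $(x,y)=x^*y$ is the standard Hermitian form on $\mathbb Q(i)^n$, conjugate-linear in the first variable. For a mixed graph with matrix $A$ put
\[
\varphi(z)=\det(zI-A),\qquad h_k=e^TA^ke\quad(k\ge0).
\]
Since $A$ is Hermitian with entries in $\mathbb Z[i]$, the numbers $h_k$ and the coefficients of $\varphi$ are real Gaussian integers, hence integers. Moreover $(A^ae,A^be)=h_{a+b}$, so
\begin{equation}\label{eq:gram}
W^*W=(h_{a+b})_{0\le a,b<n},\qquad |\det W|^2=\det(h_{a+b}).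
\end{equation}

\begin{lemma}\label{lem:invariants}
Cospectral mixed graphs have the same polynomial $\varphi$ and the same numbers $h_k$ for all $k\ge0$.
\end{lemma}

\begin{proof}
Let $\nu(z)=e^T\operatorname{adj}(zI-A)e$. From $J=ee^T$ and $\det(Y+ee^T)=\det Y\cdot(1+e^TY^{-1}e)$ for invertible $Y$ we get $\det(zI-A+J)=\varphi(z)+\nu(z)$. Hence
\[
\det\bigl(zI-(J-I-A)\bigr)=(-1)^n\det\bigl((-z-1)I-A+J\bigr)=(-1)^n\bigl[\varphi(-z-1)+\nu(-z-1)\bigr].
\]
So the two spectra determine $\varphi$ and $\nu$, and $\nu(z)/\varphi(z)=e^T(zI-A)^{-1}e=\sum_{k\ge0}h_kz^{-k-1}$.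
\end{proof}

These invariants have a direct meaning in low degree. The trace of $A^2$ is twice the number of undirected edges and arcs together, while $h_1$ is twice the number of undirected edges, because an arc contributes $i-i=0$. If vertex $j$ has $d_j$ undirected edges, $d_j^+$ outgoing and $d_j^-$ incoming arcs, then $(Ae)_j=d_j+i(d_j^+-d_j^-)$ and $h_2=\sum_j\bigl(d_j^2+(d_j^+-d_j^-)^2\bigr)$.

For a rational prime $p$ let $\mathbb Z_{(p)}$ be the ring of rational numbers with denominator prime to $p$, and let $\mathcal O_p=\mathbb Z_{(p)}[i]$. As a localization of $\mathbb Z[i]$, the ring $\mathcal O_p$ is a principal ideal domain, and $\mathcal O_p\cap\mathbb Q=\mathbb Z_{(p)}$. Up to units its primes are: $\pi=1+i$ if $p=2$, with $\pi\bar\pi=2$, $\bar\pi=-i\pi$ and residue field $\mathbb F_2$; the prime $p$ itself if $p\equiv3\pmod4$, with residue field $\mathbb F_{p^2}$; and two non-associate primes $\varpi,\bar\varpi$ with $\varpi\bar\varpi=p$ if $p\equiv1\pmod 4$, with residue fields $\mathbb F_p$. For $p=2$ we use that $i\equiv1\equiv-1\pmod\pi$, that $\bar x\equiv x\pmod \pi$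 for all $x\in\mathcal O_2$, and that $\pi\mathcal O_2\cap\mathbb Q=2\mathbb Z_{(2)}$.

The factor $2^{\lfloor n/2\rfloor}$ in $\det W$ comes from two congruences, which will also be the main tool in Section~\ref{sec:two}.

\begin{lemma}\label{lem:parity}
Let $A$ be the matrix of a mixed graph of order $n$. For all $v\in\mathcal O_2^n$,
\begin{equation}\label{eq:parity}
(v,v)\equiv(e,v)\pmod\pi,\qquad (v,Av)\in2\mathbb Z_{(2)} .
\end{equation}
Consequently $h_k$ is even for all $k\ge1$.
\end{lemma}

\begin{proof}
For $x=a+ib$ with $a,b\in\mathbb Z_{(2)}$ we have $x\bar x=a^2+b^2\equiv a+b\equiv x\pmod\pi$ and $x+\bar x=2a$. The first fact, summed over the coordinates of $v$, gives the first congruence. Since $A$ is Hermitian with zero diagonal, $(v,Av)=\sum_{j<l}(x_{jl}+\overline{x_{jl}})$ with $x_{jl}=\bar v_ja_{jl}v_l$, which gives the second. Now $h_{2j+1}=(A^je,A\,A^je)$ is even, and $h_{2j}=(A^je,A^je)\equiv(e,A^je)=h_j\pmod \pi$, so $h_{2j}\equiv h_j\pmod 2$. Induction on $k\ge1$ finishes the proof.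
\end{proof}

\begin{lemma}\label{lem:m}
Let $G$ be self-converse of order $n$. Then $\det W=2^{\lfloor n/2\rfloor}\varepsilon m$ with $\varepsilon\in\{1,i\}$ and $m\in\mathbb Z$. The number $\varepsilon m$ is norm-free if and only if $m$ is odd, squarefree and has no prime factor $\equiv1\pmod4$.
\end{lemma}

\begin{proof}
There is a permutation matrix $P$ with $PAP^T=\bar A$. Then $\bar A^ke=PA^kP^Te=PA^ke$, so $\overline W=PW$ and $\overline{\det W}=\pm\det W$. Thus $\det W=\varepsilon d$ with $\varepsilon\in\{1,i\}$ and $d\in\mathbb Z$, and $d^2=\det(h_{a+b})$ by \eqref{eq:gram}. By Lemma~\ref{lem:parity} all entries of $(h_{a+b})$ are even except possibly the single entry $h_0=n$. So every term in the expansion of the determinant is divisible by $2^n$ if $n$ is even and by $2^{n-1}$ if $n$ is odd. Hence $2^{2\lfloor n/2\rfloor}\mid d^2$ and $2^{\lfloor n/2\rfloor}\mid d$.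

The norms of Gaussian primes are $2$, the primes $p\equiv1\pmod4$, and the squares $p^2$ of the primes $p\equiv3\pmod 4$. A rational integer divides $\varepsilon m$ in $\mathbb Z[i]$ if and only if it divides $m$ in $\mathbb Z$. This gives the second assertion.
\end{proof}

\begin{example}\label{ex:small}
(a) For the arc $1\to2$ the columns of $W$ are $(1,1)^T$ and $(i,-i)^T$, so $\det W=-2i$ and $m=-1$.

(b) For the path $1\to2\to3$ the columns are $(1,1,1)^T$, $(i,0,-i)^T$, $(0,2,0)^T$, so $\det W=4i$ and $m=2$. This graph is nevertheless SHDGS: a cospectral graph has two arcs and no undirected edge by the values of $\operatorname{tr}A^2$ and $h_1$, and $h_2=2$ excludes the two other orientations of the path, which have $h_2=6$. So the condition of Theorem~\ref{thm:main} is sufficient but not necessary.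

(c) Let $G_1$ have the arcs $1\to2\to3\to4$ and the undirected edges $25$, $35$, $14$, and let $G_2$ be $G_1$ without the edge $14$. The permutation $(1\,4)(2\,3)$ maps each graph to its converse. So the rows $r_j$ of $W$ satisfy $r_4=\overline{r_1}$, $r_3=\overline{r_2}$, $r_5=\overline{r_5}$, and $\det W=(-2i)^2\det W'$, where $W'$ has the rows $\operatorname{Re}r_1,\operatorname{Im}r_1,\operatorname{Re}r_2,\operatorname{Im}r_2,r_5$. Applying $A$ four times to $e$ gives
\[
W'(G_1)=\begin{pmatrix}1&1&1&1&-1\\0&1&0&3&-1\\1&1&3&2&11\\0&0&0&2&1\\1&2&2&6&4\end{pmatrix},\qquad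
W'(G_2)=\begin{pmatrix}1&0&0&-1&-3\\0&1&1&3&4\\1&1&3&4&12\\0&0&1&3&5\\1&2&2&6&8\end{pmatrix}.
\]
Clearing the first two columns with the first two rows leaves
\[
\det\begin{pmatrix}2&1&12\\0&2&1\\1&2&6\end{pmatrix}=-3,\qquad
\det\begin{pmatrix}2&2&11\\1&3&5\\0&1&3\end{pmatrix}=13 .
\]
Thus $m=3$ for $G_1$, which is SHDGS by Theorem~\ref{thm:main}, and $m=-13$ for $G_2$, for which Theorem~\ref{thm:strong} leaves one or three cospectral classes.
\end{example}

\section{From cospectral graphs to lattices}\label{sec:lattices}

\subsection*{Lattices}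
Let $\mathcal O=\mathcal O_p$ and let $V$ be an $r$-dimensional $\mathbb Q(i)$-space with a positive definite Hermitian form. A \emph{lattice} in $V$ is the $\mathcal O$-span of a basis of $V$. Since $\mathcal O$ is a principal ideal domain, every $\mathcal O$-module that lies between two lattices is a lattice. The \emph{dual} of a lattice $X$ is $X^\sharp=\{v\in V:(x,v)\in\mathcal O\text{ for all }x\in X\}$; duality reverses inclusions, and $X$ is \emph{self-dual} if $X=X^\sharp$. We use three facts.

\begin{enumerate}
\item[(L1)] Let $X$ have a basis with Gram matrix $\Gamma$. In coordinates for this basis, $X=\mathcal O^r$ and $X^\sharp=\Gamma^{-1}\mathcal O^r$, because $x^*\Gamma c\in\mathcal O$ for all $x\in\mathcal O^r$ means $\Gamma c\in\mathcal O^r$. In particular $X$ is self-dual if and only if $\Gamma\in GL_r(\mathcal O)$.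
\item[(L2)] (Smith normal form.) If $Y$ is a nonsingular $r\times r$ matrix over $\mathcal O$, then $\mathcal O^r/Y\mathcal O^r\cong\bigoplus_j\mathcal O/d_j\mathcal O$ with $\prod_j d_j$ an associate of $\det Y$. So $|\mathcal O^r/Y\mathcal O^r|=|\mathcal O/(\det Y)|$.
\item[(L3)] If $M\subset X=X^\sharp$ are lattices and $\Gamma_M$ is a Gram matrix of $M$, then $M\subset X\subset M^\sharp$ and
\[
|X/M|^2=|M^\sharp/M|=|\mathcal O/(\det\Gamma_M)|,\qquad |M^\sharp/X|=|X/M|.
\]
Indeed, the second equality follows from (L1) and (L2). If $Y$ expresses a basis of $M$ in a basis of $X$, then $\Gamma_M=Y^*\Gamma_XY$ with $\det\Gamma_X$ a unit, so $\det\Gamma_M$ is an associate of $d\bar d$ with $d=\det Y$. Now $|\mathcal O/(d\bar d)|=|\mathcal O/(d)|\,|\mathcal O/(\bar d)|=|\mathcal O/(d)|^2=|X/M|^2$.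
\end{enumerate}
The same facts hold for $\mathbb Z_{(p)}$-lattices in a rational space with a positive definite symmetric form.

\subsection*{The lattice of a cospectral graph}
From now on $G$ is as in Theorem~\ref{thm:strong}, with matrix $A$, and $V=\mathbb Q(i)^n$. By \eqref{eq:gram} and Lemma~\ref{lem:m},
\begin{equation}\label{eq:det}
\det(h_{a+b})=|\det W(G)|^2=2^{2\lfloor n/2\rfloor}m^2\neq0 .
\end{equation}

\begin{lemma}\label{lem:U}
Let $H$ be cospectral with $G$ and $B=A(H)$. Then $|\det W(H)|=|\det W(G)|$, and $U=U_H=W(G)W(H)^{-1}$ has entries in $\mathbb Q(i)$ and satisfies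
\[
U^*U=I,\qquad Ue=U^*e=e,\qquad AU=UB .
\]
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:invariants} and \eqref{eq:gram}, $W(G)^*W(G)=W(H)^*W(H)$. This gives the equality of absolute values, the invertibility of $W(H)$, and $U^*U=I$. The first columns of $UW(H)=W(G)$ give $Ue=e$, hence $U^*e=e$. Let $C$ be the companion matrix of the common characteristic polynomial $\varphi$. By the Cayley--Hamilton theorem $AW(G)=W(G)C$ and $BW(H)=W(H)C$, so $AU=W(G)CW(H)^{-1}=UB$.
\end{proof}

The matrix $U_H$ depends on the labeling of $H$, but the module spanned by its columns does not. This is the reason to pass from matrices to lattices. For a prime $p$ put $L_p(H)=U_H\mathcal O_p^n$; note that $U_G=I$ and $L_p(G)=\mathcal O_p^n$.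

\begin{lemma}\label{lem:localglobal}
Let $H_1,H_2$ be cospectral with $G$. If $L_p(H_1)=L_p(H_2)$ for all primes $p$, then $H_1\cong H_2$. In particular, if $L_p(H)=\mathcal O_p^n$ for all $p$, then $H\cong G$.
\end{lemma}

\begin{proof}
Write $U_j=U_{H_j}$ and let $x\in U_1\mathbb Z[i]^n$. For each $p$ we have $x\in U_2\mathcal O_p^n$, so $rx\in U_2\mathbb Z[i]^n$ for some integer $r$ prime to $p$. The ideal of all integers $r$ with $rx\in U_2\mathbb Z[i]^n$ thus lies in no $p\mathbb Z$, so it contains $1$. By symmetry $U_1\mathbb Z[i]^n=U_2\mathbb Z[i]^n$. Hence $Q=U_2^{-1}U_1$ is a unitary matrix over $\mathbb Z[i]$ with $Qe=e$. Each row of $Q$ has norm $1$, so it has exactly one nonzero entry, and this entry is $1$ because $Qe=e$. So $Q$ is a permutation matrix, and $A(H_1)=U_1^*AU_1=Q^TU_2^*AU_2Q=Q^TA(H_2)Q$.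
\end{proof}

Fix a prime $p$ and a graph $H$ cospectral with $G$, and write $\mathcal O=\mathcal O_p$, $U=U_H$, $B=A(H)$,
\[
L=\mathcal O^n,\qquad L'=U\mathcal O^n,\qquad M=W(G)\mathcal O^n .
\]
Since $\varphi$ is monic with integer coefficients, $M=\mathcal O[A]e$ is the smallest $A$-stable $\mathcal O$-module containing $e$. Both $L$ and $L'$ have orthonormal bases, so they are self-dual; both contain $e=Ue$; and both are $A$-stable, since $AL'=UB\mathcal O^n\subset L'$. Therefore
\begin{equation}\label{eq:sandwich}
M\subset L\subset M^\sharp,\qquad M\subset L'\subset M^\sharp ,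
\end{equation}
where $M$ and $M^\sharp$ depend only on $G$ and $p$. The problem is now to find $L'/M$ inside the finite module $M^\sharp/M$.

\begin{lemma}\label{lem:goodprimes}
If $p\nmid 2m$, then $L'=L$.
\end{lemma}

\begin{proof}
By \eqref{eq:det} the Gram matrix $(h_{a+b})$ of $M$ lies in $GL_n(\mathcal O)$. So $M=M^\sharp$ by (L1), and \eqref{eq:sandwich} applies.
\end{proof}

\section{An arc of weight $b$}\label{sec:example}

Before treating the remaining primes we solve the problem by hand for
\[
A=\begin{pmatrix}0&ib\\-ib&0\end{pmatrix},\qquad b\in\mathbb Z\setminus\{0\}.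
\]
For $b=1$ this is the single arc. For $|b|>1$ it is not the matrix of a mixed graph, but it is Hermitian over $\mathbb Z[i]$ and conjugate to $\bar A$ by a permutation, and it shows what happens at odd primes. Let $u=(i,-i)^T$. Then $Ae=bu$, $Au=be$, $(e,e)=(u,u)=2$, $(e,u)=0$, and $\det W=-2ib$, so $-b$ plays the role of $m$. We look for all self-dual lattices $X$ with $M\subset X\subset M^\sharp$, where $M=\mathcal Oe+b\mathcal Ou$.

\subsection*{An odd prime $p$ with $p\mid b$, $p^2\nmid b$}
Here $M=\mathcal Oe+p\mathcal Ou$ and $M^\sharp=\mathcal Oe+p^{-1}\mathcal Ou$, so $M^\sharp/M\cong\mathcal O/p^2\mathcal O$ is a cyclic module. Its submodules give $X=\mathcal Oe+c\mathcal Ou$ with $p\mathcal O\subset c\mathcal O\subset p^{-1}\mathcal O$; all these are $A$-stable. The Gram matrix is $\operatorname{diag}(2,2c\bar c)$, so $X$ is self-dual if and only if $c\bar c$ is a unit. If $p\equiv3\pmod4$, then $c$ is a power of $p$ up to a unit, and only $c=1$, that is $X=L$, remains. If $p=\varpi\bar\varpi\equiv1\pmod 4$, there are three solutions: $c=1$, $c=\varpi/\bar\varpi$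 and $c=\bar\varpi/\varpi$. This is why norms appear in the conjecture: the two extra lattices need the divisor $\varpi\bar\varpi$ of $\det W$.

The extra lattices do come from integral Hermitian matrices. For $b=5$ take
\[
B=\begin{pmatrix}4&3i\\-3i&-4\end{pmatrix}.
\]
Both $A$ and $B$ have characteristic polynomial $z^2-25$, and both $J-I-A$ and $J-I-B$ have $z^2-26$. Here $Be=(3-4i)u=(2-i)^2u$, so $U=[e,Ae]\,[e,Be]^{-1}$ fixes $e$ and multiplies $u$ by $(2+i)/(2-i)$. Neither matrix belongs to a mixed graph, so this says nothing about whether the bound $3^s$ is attained. It shows that an argument using only \eqref{eq:sandwich}, self-duality and $A$-stability cannot reduce the three candidates to one.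

\subsection*{The prime $2$, with $b=1$}
Now $M=\mathcal Oe+\mathcal Ou$ has Gram matrix $2I$, so $M^\sharp=\frac12M$, $|M^\sharp/M|=16$, and $|X/M|=4$ by (L3). Let $v=\frac12(\alpha e+\beta u)\in X$ with $\alpha,\beta\in\mathcal O$. Then $(v,v)=\frac12(\alpha\bar\alpha+\beta\bar\beta)\in\mathcal O$ forces $\alpha\equiv\beta\pmod\pi$. If $\alpha,\beta\in\pi\mathcal O$ for all $v\in X$, then $X\subset\pi^{-1}M$, and $X=\pi^{-1}M$ by comparing indices. Otherwise some $v$ has $\alpha,\beta$ units. Scaling $v$ and changing it modulo $M$, we may take $\alpha=1$ and $\beta\in\{1,i\}$, since $1$ and $i$ represent the units of $\mathcal O/2\mathcal O$. Then $(M+\mathcal Ov)/M\cong\mathcal O/2\mathcal O$ has order $4$, so $X=M+\mathcal Ov$. This gives three lattices, each self-dual and $A$-stable: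
\[
\begin{array}{c|c|c|c}
& \text{orthonormal basis} & \text{matrix of }A & \text{coordinates of }e\\ \hline
X_1 & e/\pi,\ u/\pi & \left(\begin{smallmatrix}0&1\\1&0\end{smallmatrix}\right) & (\pi,0)\\
X_2 & (e+u)/2,\ (e-u)/2 & \left(\begin{smallmatrix}1&0\\0&-1\end{smallmatrix}\right) & (1,1)\\
X_3=L & (e-iu)/2,\ (e+iu)/2 & \left(\begin{smallmatrix}0&i\\-i&0\end{smallmatrix}\right) & (1,1)
\end{array}
\]
So at $p=2$ the properties used so far do not determine $L'$. But \eqref{eq:parity} does. In $X_1$ the vector $v=e/\pi$ has $(v,v)=1$ and $(e,v)=\bar\pi$, which violates the first congruence. In $X_2$ the vector $v=(e+u)/2$ has $(v,Av)=1$, which violates the second. Each congruence is needed, and together they leave only $L$.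

\section{Odd primes dividing $m$}\label{sec:odd}

For a prime $\varpi$ of $\mathcal O$ let $v_\varpi$ denote the exponent of $\varpi$.

\begin{proposition}\label{prop:odd}
Let $p$ be an odd prime dividing $m$.
\begin{enumerate}
\item[(a)] If $p\equiv3\pmod 4$, then $L'=L$.
\item[(b)] If $p=\varpi\bar\varpi\equiv1\pmod4$, then $L'$ is one of three lattices that depend only on $G$ and $p$, and $L'=L$ if and only if $v_\varpi(\det W(H))=1$.
\end{enumerate}
\end{proposition}

As in Section~\ref{sec:example}, we show that $M^\sharp/M$ is cyclic, now as a module over $\mathcal O[A]$, so that its submodules are the ideals of a finite ring. To identify this ring we descend from $\mathcal O$ to $\mathbb Z_{(p)}$, where the module has order only $p^2$. The symmetry between $G$ and its converse makes $L$ descend as well.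

\begin{proof}
\emph{Step 1: a real structure.} Let $P$ be a permutation matrix with $PAP^T=\bar A$. Conjugating gives $P\bar AP^T=A$, so $P^2$ commutes with $A$. It fixes $e$, hence all $A^ke$, and these span $V$ because $\det W(G)\ne0$. So $P^2=I$. The conjugate-linear map $\sigma(v)=P\bar v$ therefore satisfies $\sigma^2=1$, $\sigma e=e$, $\sigma L=L$, and $\sigma A=A\sigma$ since $P\bar A=AP$. The vectors $A^ke$ with $0\le k<n$ form a basis of $V$ fixed by $\sigma$. So the fixed space $V_+$ of $\sigma$ is their $\mathbb Q$-span, and on $V_+$ the form is rational and symmetric with Gram matrix $(h_{a+b})$. Put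
\[
L_+=L\cap V_+,\qquad M_+=\mathbb Z_{(p)}[A]e\subset L_+,
\]
two $A$-stable $\mathbb Z_{(p)}$-lattices in $V_+$. We have $M=M_+\oplus iM_+$, and $M^\sharp=M_+^\sharp\oplus iM_+^\sharp$ by (L1), because $M$ and $M_+$ have the same basis and Gram matrix. Since $2$ is a unit and $\sigma L=L$, the identity
\[
v=\frac{v+\sigma v}2+i\,\frac{v-\sigma v}{2i}
\]
shows that $L=L_+\oplus iL_+$. So a $\mathbb Z_{(p)}$-basis of $L_+$ is an $\mathcal O$-basis of $L$. Its Gram matrix is rational and lies in $GL_n(\mathcal O)$, hence in $GL_n(\mathbb Z_{(p)})$, and $L_+$ is self-dual. Since $m$ is squarefree and $p$ is odd, the determinant \eqref{eq:det} is $p^2$ times a unit. By (L3),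
\[
D=M_+^\sharp/M_+\ \text{ has order }p^2,\qquad \ell=L_+/M_+\subset D\ \text{ has order }p .
\]

\emph{Step 2: $D$ is cyclic over $\mathbb Z_{(p)}[z]$}, with $z$ acting as $A$. Let $S=\mathbb Z_{(p)}[z]/(\varphi)$. The map $f\mapsto f(A)e$ is an isomorphism $S\cong M_+$. The map $x\mapsto(x,\cdot)$ is an isomorphism $M_+^\sharp\cong\operatorname{Hom}(S,\mathbb Z_{(p)})$, and it is $S$-linear for the action $(f\lambda)(g)=\lambda(fg)$ because $A$ is self-adjoint. Let $\lambda(g)$ be the coefficient of $z^{n-1}$ in the representative of $g$ of degree less than $n$. The matrix $(\lambda(z^{a+b}))_{0\le a,b<n}$ has zeros for $a+b<n-1$ and ones for $a+b=n-1$, so its determinant is $\pm1$. Hence $\lambda,z\lambda,\dots,z^{n-1}\lambda$ is a basis of $\operatorname{Hom}(S,\mathbb Z_{(p)})$, and $\lambda$ generates this module. So $M_+^\sharp$ and its quotient $D$ are cyclic, and $D\cong R$ as modules, where $R=\mathbb Z_{(p)}[z]/\operatorname{Ann}(D)$ is a ring of order $p^2$.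

\emph{Step 3: $R$ has exactly three ideals.} The group $\ell$ has order $p$ and is $A$-stable, so $(A-a)L_+\subset M_+$ for some integer $a$. For $x\in M_+^\sharp$ and $y\in L_+$ we get $((A-a)x,y)=(x,(A-a)y)\in\mathbb Z_{(p)}$, so $(A-a)x\in L_+^\sharp=L_+$. Also $pD\subset\ell$ and $p\ell=0$, as $D/\ell$ and $\ell$ have order $p$. So the ideal $\mathfrak m=(p,z-a)$ of $R$ satisfies $\mathfrak mD\subset\ell$ and $\mathfrak m\ell=0$. The first inclusion shows $\mathfrak m\ne R$, so $R/\mathfrak m\cong\mathbb F_p$ and $|\mathfrak m|=p$. The two together show $\mathfrak m^2D=0$, so $\mathfrak m^2=0$. Every maximal ideal of $R$ contains the nilpotent ideal $\mathfrak m$, hence equals it. Thus every proper ideal lies in $\mathfrak m$, and the ideals of $R$ are $0,\mathfrak m,R$, of orders $1,p,p^2$.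

\emph{Step 4: back to $\mathcal O$.} By Steps 1 and 2, $M^\sharp/M=D\oplus iD\cong R[i]$, where $R[i]=R\otimes_{\mathbb Z_{(p)}}\mathcal O$ has order $p^4$. Fix such an isomorphism. The submodules of $M^\sharp/M$ stable under $\mathcal O$ and $A$ correspond to the ideals of $R[i]$, and by (L3) both $L/M$ and $L'/M$ correspond to ideals of order $p^2$.

(a) Let $p\equiv3\pmod4$. The ideal $\mathfrak m[i]=\mathfrak m\oplus i\mathfrak m$ has order $p^2$ and square zero, and $R[i]/\mathfrak m[i]\cong\mathbb F_p[x]/(x^2+1)$ is the field $\mathbb F_{p^2}$. As in Step 3, every proper ideal of $R[i]$ lies in $\mathfrak m[i]$. So $\mathfrak m[i]$ is the only ideal of order $p^2$, and $L'=L$.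

(b) Let $p=\varpi\bar\varpi$. By the Chinese remainder theorem $\mathcal O/p^2\mathcal O\cong\mathcal O/\varpi^2\mathcal O\times\mathcal O/\bar\varpi^2\mathcal O$. Each factor is $\mathbb Z/p^2\mathbb Z$: it has order $p^2$, and an integer divisible by $\varpi^2$ is also divisible by $\bar\varpi^2$, hence by $p^2$. Since $p^2R=0$, we get $R[i]\cong R\times R$, where $\varpi^2$ kills the first factor and $\varpi$ acts invertibly on the second. The ideals of $R\times R$ are the products $\mathfrak r_1\times\mathfrak r_2$ of ideals of $R$, and those of order $p^2$ are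
\[
0\times R,\qquad \mathfrak m\times\mathfrak m,\qquad R\times0 .
\]
These give the three lattices. Let $L'/M$ correspond to $\mathfrak r_1\times\mathfrak r_2$. The elements killed by a power of $\varpi$ form the subgroup $\mathfrak r_1\times0$. On the other hand $M=W(G)\mathcal O^n=UW(H)\mathcal O^n$, so $U^{-1}$ induces an isomorphism $L'/M\cong\mathcal O^n/W(H)\mathcal O^n$. By (L2), the elements of this module killed by a power of $\varpi$ form a subgroup of order $p^{\,v_\varpi(\det W(H))}$. So $v_\varpi(\det W(H))=0,1,2$ in the three cases. For $H=G$ the exponent is $v_\varpi(m)=1$, so $L/M$ corresponds to $\mathfrak m\times\mathfrak m$, and (b) follows.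
\end{proof}

\begin{remark}\label{rem:odd}
That $m$ is squarefree is used to get $|D|=p^2$. That $G$ is self-converse is used to get $\sigma L=L$, and so the submodule $\ell$. The map $\sigma$ can be defined whenever $W=W(G)$ is invertible, as conjugation of coordinates in the basis $A^ke$, that is $\sigma(v)=W\overline W^{-1}\bar v$, and Step 2 holds unchanged. For $H$ the converse of $G$ one has $W(H)=\overline W$ and $L'=W\overline W^{-1}\mathcal O^n=\sigma L$. Without $\ell$, Step 3 would not exclude $R\cong\mathbb F_{p^2}$, and for $p\equiv3\pmod 4$ the ring $\mathbb F_{p^2}[i]\cong\mathbb F_{p^2}\times\mathbb F_{p^2}$ has two ideals of order $p^2$.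
\end{remark}

\section{The prime $2$}\label{sec:two}

Let $p=2$ and $\mathcal O=\mathcal O_2$. The difficulty is that $M^\sharp/M$ has order $2^{4\lfloor n/2\rfloor}$, which grows with $n$, and that already for $n=2$ it contains several candidates. The extra information is that \eqref{eq:parity} holds on $L'$ as well as on $L$: for $v=Ux$ with $x\in\mathcal O^n$ we have $(v,v)=(x,x)$, $(e,v)=(e,x)$ and $(v,Av)=(x,Bx)$, and Lemma~\ref{lem:parity} applies to $B$. This section uses only that $|\det W(G)|^2$ is $2^{2\lfloor n/2\rfloor}$ times an odd number; self-converseness plays no further role.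

We isolate the uniqueness statement in a form that covers both parities of $n$. For even $n$ it is applied to $V$, $A$, $e$ with $c=1$, and for odd $n$ to the orthogonal complement of $e$ with $c=0$.

\begin{proposition}\label{prop:unique}
Let $V_0$ be a $2k$-dimensional $\mathbb Q(i)$-space with a positive definite Hermitian form, let $T$ be a self-adjoint endomorphism of $V_0$, let $w\in V_0$ and $c\in\{0,1\}$. Suppose that the Gram matrix of $w,Tw,\dots,T^{2k-1}w$ is $2\Gamma'$ with $\Gamma'\in GL_{2k}(\mathbb Z_{(2)})$. Then there is at most one lattice $X\subset V_0$ with $X=X^\sharp$, $TX\subset X$, $w\in X$ and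
\begin{equation}\label{eq:cong}
(v,v)\equiv c\,(w,v)\pmod\pi,\qquad (v,Tv)\equiv0\pmod\pi\qquad\text{for all }v\in X .
\end{equation}
\end{proposition}

\begin{proof}
We may assume $k\ge1$. Call a lattice with the stated properties \emph{admissible}, and let $X$ be one. The plan is to describe $X$ by an ideal $\mathfrak a$ of a ring $\Lambda$, to show that $\mathfrak a+\pi\Lambda$ and $\mathfrak a\cap\pi\Lambda$ do not depend on $X$, and then to compare generators. Square brackets denote reduction modulo $\pi$, and a bar denotes complex conjugation.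

\emph{Step 1: the characteristic polynomial $\chi$ of $T$ is a square modulo $\pi$.} The coefficients of $\chi$ are real, since $T$ is self-adjoint for a definite form, and lie in $\mathcal O$, since $TX\subset X$. So $\chi\in\mathbb Z_{(2)}[z]$. Let $b_1,\dots,b_{2k}$ be a basis of $X$, $\Gamma=((b_j,b_l))$ and $\Theta=((b_j,Tb_l))$. These are Hermitian matrices over $\mathcal O$, so $[\Gamma]$ and $[\Theta]$ are symmetric. By (L1) $\det[\Gamma]=1$, and $[\Theta]$ has zero diagonal by \eqref{eq:cong}. The matrix of $T$ is $\Gamma^{-1}\Theta$, so $[\chi]=\det(z[\Gamma]-[\Theta])$ in $\mathbb F_2[z]$. In the permutation expansion of the determinant of a symmetric matrix, a permutation and its inverse give equal terms, which cancel in characteristic $2$ unless the permutation is its own inverse. Such a permutation of $2k$ points has an even number of fixed points, each contributing a factor $z[\Gamma]_{jj}$, and each of its $2$-cycles contributes a square. So $[\chi]\in\mathbb F_2[z^2]$, which means $[\chi]=\psi^2$ with $\psi\in\mathbb F_2[z]$ monic of degree $k$. The polynomial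 $\psi$ depends only on $T$.

\emph{Step 2: from lattices to ideals.} Let $\Lambda_0=\mathbb Z_{(2)}[z]/(\chi)$ and $\Lambda=\mathcal O[z]/(\chi)=\Lambda_0\oplus i\Lambda_0$. Conjugation of coefficients is a ring automorphism $f\mapsto\bar f$ of $\Lambda$ with $[\bar f]=[f]$ in $F=\Lambda/\pi\Lambda=\mathbb F_2[z]/(\psi^2)$. The vectors $w,\dots,T^{2k-1}w$ are a basis of $V_0$, and $f\mapsto f(T)w$ is an isomorphism of $\Lambda$ onto the lattice $M_0=\mathcal O[T]w$ that they span. Put $\tau(f)=\frac12(w,f(T)w)$. Since $T$ is self-adjoint,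
\[
(f(T)w,g(T)w)=2\tau(\bar fg).
\]
The values $\tau(z^{a+b})$ are the entries of $\Gamma'$. So $\tau$ is an $\mathcal O$-linear map $\Lambda\to\mathcal O$, and the bilinear form $\tau(fg)$ has the invertible matrix $\Gamma'$. With $\tau_0\colon F\to\mathbb F_2$ the reduction of $\tau$, this gives
\begin{equation}\label{eq:perfect}
\tau(a\Lambda)\subset2\mathcal O\ \Rightarrow\ a\in2\Lambda,\qquad \tau_0(\alpha F)=0\ \Rightarrow\ \alpha=0 .
\end{equation}
By (L1) $M_0^\sharp=\frac12M_0$, and $M_0\subset X\subset\frac12M_0$. As $X$ is $T$-stable, $X=\{\frac12f(T)w:f\in\mathfrak a\}$ for an ideal $\mathfrak a\supset2\Lambda$. By (L3), $|M_0^\sharp/M_0|=|\mathcal O/(2^{2k})|=2^{4k}$ and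
\begin{equation}\label{eq:index}
|\Lambda/\mathfrak a|=|M_0^\sharp/X|=2^{2k}.
\end{equation}
For $f\in\mathfrak a$ and $h\in\Lambda$ the number $\frac12\tau(\bar ffh)=(\frac12f(T)w,\frac12(fh)(T)w)$ lies in $\mathcal O$. So $\bar ff\in2\Lambda$ by \eqref{eq:perfect}.

\emph{Step 3: the congruences in terms of $\mathfrak a$.} The left sides of \eqref{eq:cong} are quadratic in $v$, and they hold on a whole ideal. We collect them in one element of $F$. For $f\in\Lambda$ with $\bar ff\in2\Lambda$ let $\omega(f)=[\bar ff/2]\in F$; the division makes sense because $\Lambda$ is a free $\mathcal O$-module. For $v=\frac12f(T)w\in X$ we have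
\[
(v,v)=\tau(\bar ff/2),\qquad (w,v)=\tau(f),\qquad (v,Tv)=\tau(z\bar ff/2).
\]
If $g\in\mathbb Z[z]$, then $gf\in\mathfrak a$ and $\omega(gf)=[g]^2\omega(f)$. So \eqref{eq:cong}, applied to $g_1f$ and $g_2f$, gives $\tau_0([g_1]^2\omega(f))=c\,\tau_0([g_1][f])$ and $\tau_0(z[g_2]^2\omega(f))=0$. Splitting a polynomial into its even and odd parts writes every element of $\mathbb F_2[z]$ as $\gamma_1^2+z\gamma_2^2$, and
\[
\tau_0\bigl((\gamma_1^2+z\gamma_2^2)\,\omega(f)\bigr)=c\,\tau_0(\gamma_1[f]).
\]
The right side involves $f$ only through $[f]$ and does not involve $X$. By \eqref{eq:perfect} we conclude: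
\begin{equation}\label{eq:omega}
\begin{array}{l}\text{if $\mathfrak a,\mathfrak a'$ are the ideals of admissible lattices and $f\in\mathfrak a$, $f'\in\mathfrak a'$}\\ \text{satisfy $[f]=[f']$, then $\omega(f)=\omega(f')$.}\end{array}
\end{equation}

\emph{Step 4: the shape of $\mathfrak a$.} Let $\mathfrak c\supset\pi\Lambda$ be the preimage of $\psi F$ in $\Lambda$. Then $\Lambda/\mathfrak c\cong\mathbb F_2[z]/(\psi)$ has order $2^k$. An element $\alpha\in F$ with $\alpha^2=0$ lies in $\psi F$, since $\psi^2\mid\gamma^2$ implies $\psi\mid\gamma$ in $\mathbb F_2[z]$. If $f\in\mathfrak a$, then $[f]^2=[\bar ff]=0$, so $f\in\mathfrak c$. If $f=\pi a\in\mathfrak a\cap\pi\Lambda$, then $\omega(f)=\omega(0)=0$ by \eqref{eq:omega}, while $\bar ff/2=\bar aa$ gives $\omega(f)=[a]^2$; so $a\in\mathfrak c$. Thus $\mathfrak a+\pi\Lambda\subset\mathfrak c$ and $\mathfrak a\cap\pi\Lambda\subset\pi\mathfrak c$, and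
\[
|\Lambda/\mathfrak a|=|\Lambda/(\mathfrak a+\pi\Lambda)|\cdot|\pi\Lambda/(\mathfrak a\cap\pi\Lambda)|\ \ge\ |\Lambda/\mathfrak c|\cdot|\pi\Lambda/\pi\mathfrak c|=2^k\cdot2^k .
\]
By \eqref{eq:index} equality holds, so
\begin{equation}\label{eq:shape}
\mathfrak a+\pi\Lambda=\mathfrak c,\qquad \mathfrak a\cap\pi\Lambda=\pi\mathfrak c .
\end{equation}

\emph{Step 5: uniqueness.} Let $\mathfrak a,\mathfrak a'$ be the ideals of two admissible lattices. By \eqref{eq:shape} there are $f\in\mathfrak a$ and $f'\in\mathfrak a'$ with $[f]=[f']=\psi$. Then $\mathfrak a'=\Lambda f'+\pi\mathfrak c$: for $g\in\mathfrak a'\subset\mathfrak c$ there is $h\in\Lambda$ with $[g]=[h]\psi$, and $g-hf'\in\mathfrak a'\cap\pi\Lambda=\pi\mathfrak c$. Since $\pi\mathfrak c\subset\mathfrak a$, it remains to show $f'\in\mathfrak a$; then $\mathfrak a'\subset\mathfrak a$, and $\mathfrak a=\mathfrak a'$ by symmetry.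

Write $f'=f+\pi\eta$ with $\eta\in\Lambda$. Then
\[
\overline{f'}f'=\bar ff+(x+\bar x)+2\bar\eta\eta,\qquad x=\pi\bar f\eta .
\]
Write $\bar f\eta=\xi+i\zeta$ with $\xi,\zeta\in\Lambda_0$. Then $x=(\xi-\zeta)+i(\xi+\zeta)$, so $(x+\bar x)/2=\xi-\zeta\equiv\xi+i\zeta\pmod\pi$, whose class is $\psi[\eta]$. Hence $\omega(f')=\omega(f)+\psi[\eta]+[\eta]^2$. But $\omega(f')=\omega(f)$ by \eqref{eq:omega}, so $\psi^2\mid\gamma(\gamma+\psi)$ in $\mathbb F_2[z]$ for a polynomial $\gamma$ representing $[\eta]$. Let $r$ be an irreducible factor of $\psi$, with exponent $\mu$ in $\psi$ and exponent $j$ in $\gamma$ (where $j=\infty$ if $\gamma=0$). If $j<\mu$, then $r$ has exponent $j$ in $\gamma+\psi$ as well, and $2\mu\le2j$, a contradiction. So $\psi\mid\gamma$, that is $\eta\in\mathfrak c$, and $f'=f+\pi\eta\in\mathfrak a+\pi\mathfrak c=\mathfrak a$.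
\end{proof}

\begin{remark}
For the single arc, $\chi=z^2-1$, $\psi=z+1$, $\tau(1)=1$, $\tau(z)=0$, and $X_1,X_2,X_3$ of Section~\ref{sec:example} have the ideals $\pi\Lambda$, $(2,1+z)$, $(2,1+iz)$. The first violates \eqref{eq:shape}. The other two satisfy \eqref{eq:shape} and are separated by $\omega(1+z)=1+z$ and $\omega(1+iz)=1$; the rule of Step 3 with $c=1$ prescribes the value $1$.
\end{remark}

\begin{proposition}\label{prop:two}
For $p=2$ we have $L'=L$.
\end{proposition}

\begin{proof}
\emph{Let $n$ be even.} Take $V_0=V$, $T=A$, $w=e$, $c=1$. The Gram matrix $(h_{a+b})$ has even entries by Lemma~\ref{lem:parity} and $h_0=n$, and its determinant is $2^nm^2$. So it equals $2\Gamma'$ with $\det\Gamma'=m^2$, a unit because $m$ is odd. Both $L$ and $L'$ are self-dual, $A$-stable, contain $e$ and satisfy \eqref{eq:parity}. Proposition~\ref{prop:unique} gives $L=L'$.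

\emph{Let $n$ be odd.} Now $h_0=n$ is odd and the dimension is odd, so Proposition~\ref{prop:unique} does not apply to $V$. But $(e,e)=n$ is a unit, so $e$ splits off. Let $V_0=e^\perp$, let $q(v)=v-\frac{(e,v)}ne$ be the orthogonal projection onto $V_0$, and put $T=qA|_{V_0}$, $w=q(Ae)$, $c=0$. For $x,y\in V_0$ we have $(x,Ty)=(x,Ay)$, so $T$ is self-adjoint.

Let $X$ be $L$ or $L'$ and $X_0=X\cap V_0$. Since $e\in X$ and $(e,X)\subset\mathcal O$, we have $q(X)\subset X_0$, and $X$ is the orthogonal sum of $\mathcal Oe$ and $X_0$. A Gram matrix of $X$ is then block diagonal with blocks $(n)$ and a Gram matrix of $X_0$, so $X_0$ is self-dual in $V_0$ by (L1). Further $TX_0\subset q(X)=X_0$ and $w\in X_0$. For $v\in X_0$, \eqref{eq:parity} gives $(v,v)\equiv(e,v)=0$ and $(v,Tv)=(v,Av)\equiv0\pmod\pi$. So \eqref{eq:cong} holds with $c=0$.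

It remains to compute the Gram matrix of $w,Tw,\dots,T^{n-2}w$. Its entries $(w,T^{a+b}w)$ are real, hence rational. They lie in $\pi\mathcal O\cap\mathbb Q=2\mathbb Z_{(2)}$, because $(w,T^{2j}w)=(T^jw,T^jw)$ and $(w,T^{2j+1}w)=(T^jw,T\,T^jw)$ with $T^jw\in X_0$. For the determinant, note that $w-Ae$ and $T^jw-AT^{j-1}w$ are multiples of $e$. By induction $T^{j-1}w-A^je$ lies in the span of $e,\dots,A^{j-1}e$ for $j\ge1$. So $e,w,\dots,T^{n-2}w$ arise from $e,Ae,\dots,A^{n-1}e$ by a triangular matrix with ones on the diagonal, and their Gram determinant is $2^{n-1}m^2$ by \eqref{eq:det}. As $e$ is orthogonal to the other vectors, the Gram determinant of $w,\dots,T^{n-2}w$ is $2^{n-1}m^2/n$. So the Gram matrix is $2\Gamma'$ with $\Gamma'$ over $\mathbb Z_{(2)}$ and $\det\Gamma'=m^2/n$ a unit. Proposition~\ref{prop:unique} gives $L\cap V_0=L'\cap V_0$, hence $L=L'$.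
\end{proof}

\section{Proofs of the theorems}\label{sec:proofs}

\begin{proof}[Proof of Theorem~\ref{thm:strong}]
Call a prime \emph{exceptional} if it divides $m$ and is $\equiv1\pmod 4$; there are $s$ of them. Let $H$ be cospectral with $G$. By Lemma~\ref{lem:goodprimes}, Proposition~\ref{prop:odd}(a) and Proposition~\ref{prop:two}, $L_p(H)=\mathcal O_p^n$ for every prime $p$ that is not exceptional.

(2) If $\det W(H)$ and $\det W(G)$ are associates, then $v_\varpi(\det W(H))=v_\varpi(\det W(G))=1$ for each exceptional $p=\varpi\bar\varpi$. So $L_p(H)=\mathcal O_p^n$ also for these primes by Proposition~\ref{prop:odd}(b), and $H\cong G$ by Lemma~\ref{lem:localglobal}.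

(3) If $H$ is self-converse, then each of $\det W(H)$ and $\det W(G)$ is a unit of $\mathbb Z[i]$ times a rational integer by Lemma~\ref{lem:m}. They have the same absolute value by Lemma~\ref{lem:U}. So they are associates, and (2) applies.

(1) At each exceptional prime $L_p(H)$ is one of three lattices by Proposition~\ref{prop:odd}(b). So the family $(L_p(H))_p$ takes at most $3^s$ values, and it determines $H$ up to isomorphism by Lemma~\ref{lem:localglobal}. Hence there are at most $3^s$ classes. Every mixed graph is cospectral with its converse, so taking converses is an involution on this finite set of classes. Its fixed points are the self-converse classes, and by (3) the class of $G$ is the only one. So the number of classes is odd.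
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
By Lemma~\ref{lem:m}, $m$ is odd and squarefree and $s=0$. By Theorem~\ref{thm:strong}(1), every mixed graph cospectral with $G$ is isomorphic to $G$.
\end{proof}

\begin{remark}
If $G$ has no arcs, the exceptional primes cause no loss. A graph $H$ cospectral with $G$ has $\operatorname{tr}A(H)^2=\operatorname{tr}A(G)^2$ and the same $h_1$ as $G$, and these numbers are equal for $G$. So $H$ has no arcs, it is self-converse, and Theorem~\ref{thm:strong}(3) shows that $G$ is SHDGS whenever $m$ is odd and squarefree.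
\end{remark}

\begin{thebibliography}{9}

\bibitem{source}
\emph{The Spectral Characterization Of Graphs Is An Important Topic In Spectral Graph Theory, Which Has Been Studied Extensively In Recent Years. Unlike The Undirecte},
\texttt{https://explore.openaire.eu/\allowbreak search/\allowbreak publication?pid=10.37236\%2F9588},
doi:10.37236/9588.

\end{thebibliography}
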